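\title{Hereditary induced subgraph counts and quasi-randomness:\\ a counterexample on five vertices}

\begin{abstract}
Let $L$ be a graph on $\nu\ge4$ vertices that is neither empty nor complete, let $p\in(0,1)$, and let $(G_n)$ be a graph sequence in which every induced subgraph contains, up to an error $o(n^\nu)$, as many induced copies of $L$ as a $p$-random graph of the same order. Simonovits and S\'os showed that for regular $L$ such a sequence is the union of at most two quasi-random sequences, and it has been conjectured that regularity can be dropped. We disprove the conjecture with $L=C_4\cup K_1$ and an explicit $p\approx0.370$. We then give an algebraic criterion that decides the question for every pair $(L,p)$. It shows that the conjecture holds for all $L$ with $\nu=4$, that for each $L$ it fails for at most finitely many $p$, and that for $\nu=5$ it fails for exactly six graphs.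
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Throughout, $(G_n)$ is a sequence of graphs with $|V(G_n)|=n$ and $n\to\infty$. For $q\in[0,1]$ the sequence is \emph{$q$-quasi-random} if every $X\subseteq V(G_n)$ spans $\frac q2|X|^2+o(n^2)$ edges, uniformly in $X$. This is one of the equivalent quasi-randomness properties of Chung, Graham and Wilson; another is that every fixed graph $H$ occurs $q^{e(H)}n^{v(H)}+o(n^{v(H)})$ times as a labeled, not necessarily induced, subgraph. The definition asks about the smallest possible subgraph, an edge, but asks in every vertex set. It is natural to replace the edge by another sample graph: if the induced copies of one graph $L$ are distributed over all vertex sets as in a random graph, must the sequence be quasi-random?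

Fix $p\in(0,1)$ and a graph $L$ on $\nu$ vertices with $e=e(L)>0$ edges and $L\ne K_\nu$; these assumptions are in force throughout. Put
\[
m=\binom\nu2,\qquad \rho=\frac em\in(0,1),\qquad f(t)=t^{e}(1-t)^{m-e},\qquad c=f(p)>0,
\]
and write $(t)_k=t(t-1)\cdots(t-k+1)$ and $0^0=1$. Let $N^*(F,L)$ be the number of induced copies of $L$ in a graph $F$. Its expectation in the $p$-random graph $G(h,p)$ is $c\,(h)_\nu/|\operatorname{Aut}(L)|$. The sequence $(G_n)$ satisfies the \emph{hereditary induced condition} for $(L,p)$ if
\begin{equation}\label{eq:hered}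
|\operatorname{Aut}(L)|\,N^*(G_n[U],L)=c\,(|U|)_\nu+o(n^\nu)\qquad\text{uniformly in }U\subseteq V(G_n).
\end{equation}
The left side is the number of \emph{induced embeddings} of $L$ in $G_n[U]$, that is, of injective maps $V(L)\to U$ that preserve adjacency and non-adjacency.

Condition \eqref{eq:hered} sees $p$ only through $c=f(p)$. The function $f$ vanishes at $0$ and $1$, increases strictly on $[0,\rho]$ and decreases strictly on $[\rho,1]$. Hence
\[
Q_p=\{q\in[0,1]: f(q)=f(p)\}
\]
is a subset of $(0,1)$ with two elements if $p\neq\rho$ and one element if $p=\rho$. For each $q\in Q_p$ there is a $q$-quasi-random sequence that satisfies \eqref{eq:hered} (Proposition~\ref{prop:construction} below with $s=u=q$), and a sequence that alternates between the two values of $q$ satisfies it too. So the best conclusion one can hope for is the following. We say that $(G_n)$ is \emph{the union of at most two quasi-random sequences} if it can be split into at most two subsequences, each of which is $q_i$-quasi-random for some $q_i\in[0,1]$; the $q_i$ may differ. We call the pair $(L,p)$ \emph{exceptional}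 if some sequence satisfies the hereditary induced condition for $(L,p)$ and is not such a union.

Simonovits and S\'os proved that $(L,p)$ is never exceptional when $L$ is regular and $\nu\ge4$. The following conjecture is posed in \cite{conj}.

\begin{quote}
\textbf{Conjecture.} No pair $(L,p)$ with $\nu\ge4$ is exceptional, whether $L$ is regular or not.
\end{quote}

The conjecture is false. Below, $\cup$ is disjoint union and $P_k$ is the path on $k$ vertices.

\begin{theorem}\label{thm:counter}
Let $L=C_4\cup K_1$, $\tau=\sqrt{2/3}$, $a=\sqrt{1+\tau}$, $b=\sqrt{2\tau-1}$ and $p=\frac{1-b}{a-b}\approx0.370$. Then $(L,p)$ is exceptional.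
\end{theorem}

The counterexample is a random graph on two vertex classes, with one edge probability inside the classes and another between them. The second theorem says that whenever a counterexample exists, one of this kind exists, and it turns the question into a system of polynomial equations. For $K\subseteq V(L)$ let $\operatorname{cut}(K)$ be the number of edges of $L$ between $K$ and $K^c=V(L)\setminus K$. The \emph{cut polynomials} of $L$ are
\[
S_k(a,b)=\binom\nu k^{-1}\sum_{|K|=k}a^{\operatorname{cut}(K)}\,b^{\,k(\nu-k)-\operatorname{cut}(K)}\qquad(0\le k\le\nu).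
\]
Each $S_k$ is homogeneous of degree $k(\nu-k)$, and $S_k=S_{\nu-k}$, $S_0=S_\nu=1$, $S_k(1,1)=1$.

\begin{theorem}\label{thm:criterion}
Let $\nu\ge4$. Then $(L,p)$ is exceptional if and only if there are $u\in Q_p$ and $s\in[0,1]$ with $s\ne u$ and
\begin{equation}\label{eq:cut}
S_k\Bigl(\frac su,\frac{1-s}{1-u}\Bigr)=1\qquad\text{for all }1\le k\le\nu/2 .
\end{equation}
\end{theorem}

The system \eqref{eq:cut} has two unknowns, $\lfloor\nu/2\rfloor$ equations and the trivial solutions $s=u$. For $\nu=4$ and $\nu=5$ there are as many equations as unknowns, so one expects finitely many further solutions, and the question is whether one of them is real and lies in $(0,1)\times[0,1]$. The third theorem answers this. The \emph{chair} is $K_{1,3}$ with one edge subdivided, and the \emph{banner} is $C_4$ with a pendant edge.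

\begin{theorem}\label{thm:sharp}
\begin{enumerate}
\item[(1)] If $L$ is regular with $\nu\ge4$, or if $\nu=4$, then $(L,p)$ is exceptional for no $p\in(0,1)$.
\item[(2)] For every $L$ with $\nu\ge4$, the pair $(L,p)$ is exceptional for at most $4(\nu^2-3\nu+1)$ values of $p$.
\item[(3)] For $\nu=5$, there is a $p$ with $(L,p)$ exceptional if and only if $L$ or its complement is $C_4\cup K_1$, the chair or the banner. For each of these six graphs the set of exceptional $p$ is $Q_{u_0}$ for one $u_0\in(0,1)$, so it has one or two elements.
\end{enumerate}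
\end{theorem}

Part (1) reproves the theorem on regular $L$. For $\nu\ge6$ the system \eqref{eq:cut} has more equations than unknowns; we do not settle whether it has a solution with $s\ne u$ for some $L$ with $\nu\geq 6$.

Section~\ref{sec:model} contains the construction and the proof of Theorem~\ref{thm:counter}; it is self-contained. Section~\ref{sec:criterion} proves Theorem~\ref{thm:criterion} by means of graph limits, and Sections~\ref{sec:equations} and~\ref{sec:five} solve the cut equations as far as Theorem~\ref{thm:sharp} requires.

\section{Random graphs on two classes}\label{sec:model}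

\subsection{The equations}

The simplest way to be far from quasi-random is to have two vertex classes $V_1,V_2$ and to choose edges independently, with probability $u$ inside $V_1$, $v$ inside $V_2$ and $s$ between the classes, where $u,v,s$ are not all equal. Take $k$ vertices of $V_1$ and $\nu-k$ of $V_2$ and map $V(L)$ onto them by a uniformly random bijection. The preimage $K$ of $V_1$ is a uniformly random $k$-subset of $V(L)$, so the map is an induced embedding with probability
\begin{multline*}
T_k(u,v,s)=\binom\nu k^{-1}\sum_{|K|=k}u^{e(K)}(1-u)^{\binom k2-e(K)}\;v^{e(K^c)}(1-v)^{\binom{\nu-k}2-e(K^c)}\\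
\times s^{\operatorname{cut}(K)}(1-s)^{k(\nu-k)-\operatorname{cut}(K)},
\end{multline*}
where $e(K)$ is the number of edges of $L$ inside $K$. We have $T_\nu=f(u)$, $T_0=f(v)$ and $T_k(u,v,s)=T_{\nu-k}(v,u,s)$. If $v=u\in(0,1)$, each term arises from $f(u)$ by changing $u$ into $s$ for every edge that crosses the cut and $1-u$ into $1-s$ for every non-edge that crosses it. Therefore
\begin{equation}\label{eq:TS}
T_k(u,u,s)=f(u)\,S_k(a,b),\qquad a=\frac su,\quad b=\frac{1-s}{1-u}.
\end{equation}

A large set $U$ with a proportion $\lambda$ of its vertices in $V_1$ contains about $|U|^\nu\sum_k\binom\nu k\lambda^k(1-\lambda)^{\nu-k}T_k$ induced embeddings. Counting in the whole graph fixes $\lambda$ and imposes a single equation on $(u,v,s)$. The hereditary condition lets $\lambda$ vary, and since the polynomials $\lambda^k(1-\lambda)^{\nu-k}$ are linearly independent, it asks for $T_k=c$ for every $k$. For $v=u$ this means $u\in Q_p$ and \eqref{eq:cut}.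

\begin{example}\label{ex:three}
Let $\nu=3$ and $L=P_3$. The middle vertex has cut $2$ and each end has cut $1$, so \eqref{eq:cut} is the single equation $a^2+2ab=3$. It defines a curve of solutions, for instance $a=\frac32$, $b=\frac14$, which come from $u=\frac35$, $s=\frac9{10}$. Directly: $f(u)=u^2(1-u)=0.144$, while with one vertex on the other side
\[
T_1=\tfrac13\bigl(s^2(1-u)+2s(1-s)u\bigr)=\tfrac13(0.324+0.108)=0.144 .
\]
Raising the probability between the classes favors the placement with the middle vertex alone and penalizes the two placements with an end alone, and the effects cancel. By Proposition~\ref{prop:construction}, $(P_3,\frac35)$ is exceptional. This shows why $\nu\ge4$ is assumed in the conjecture: from $\nu=4$ on, $S_2=1$ is a second equation.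
\end{example}

\subsection{From a solution to a graph sequence}

To pass from expectations to a fixed graph, uniformly in $U$, we use the cut norm. Let $(\Omega,\mu)$ be either a finite set with the uniform distribution or $[0,1]$ with Lebesgue measure. For bounded measurable $Z:\Omega^2\to\mathbb R$ let $\|Z\|_\square=\sup_{X,Y}\bigl|\int_{X\times Y}Z\bigr|$, the supremum over measurable $X,Y\subseteq\Omega$. The same bound holds with weights:
\begin{equation}\label{eq:weights}
\Bigl|\int\xi(x)\eta(y)Z(x,y)\Bigr|\le\|Z\|_\square\qquad\text{for all measurable }\xi,\eta:\Omega\to[0,1].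
\end{equation}
Indeed, after changing the sign of $Z$ we may assume that the integral is positive; it does not decrease if $\xi$ is replaced by the indicator of $\{x:\int\eta(y)Z(x,y)\,d\mu(y)>0\}$, and then $\eta$ is replaced by an indicator in the same way. Identify $V(L)$ with $\{1,\dots,\nu\}$. For symmetric measurable $W:\Omega^2\to[0,1]$ put
\[
\operatorname{ind}_W(x_1,\dots,x_\nu)=\prod_{ij\in E(L)}W(x_i,x_j)\prod_{ij\notin E(L)}\bigl(1-W(x_i,x_j)\bigr),
\]
the products running over unordered pairs $i\neq j$. If $W$ is the adjacency indicator of a graph and the $x_i$ are distinct, this is $1$ if $i\mapsto x_i$ is an induced embedding and $0$ otherwise.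

\begin{lemma}[Counting lemma]\label{lem:count}
For symmetric measurable $W,W':\Omega^2\to[0,1]$ and measurable $A\subseteq\Omega$,
\[
\Bigl|\int_{A^\nu}\operatorname{ind}_W-\int_{A^\nu}\operatorname{ind}_{W'}\Bigr|\le m\,\|W-W'\|_\square .
\]
\end{lemma}

\begin{proof}
Order the $m$ pairs and replace $W$ by $W'$ in one factor after the other. The step at the pair $ij$ changes the integrand by $\pm(W-W')(x_i,x_j)$ times the other $m-1$ factors. Fix all variables except $x_i,x_j$. Each of the other factors has values in $[0,1]$ and depends on at most one of $x_i,x_j$, so these factors and the indicators of $x_i\in A$ and $x_j\in A$ combine to $\xi(x_i)\eta(x_j)$. By \eqref{eq:weights} the integral over $x_i,x_j$ is at most $\|W-W'\|_\square$ in absolute value, and integrating over the remaining variables keeps this bound.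
\end{proof}

\begin{proposition}\label{prop:construction}
Let $\nu\geq3$, $u\in Q_p$ and $s\in[0,1]$, and suppose that \eqref{eq:cut} holds. Then there is a sequence $(G_n)$ that satisfies the hereditary induced condition for $(L,p)$ and has the following property: if $s=u$, it is $u$-quasi-random; if $s\ne u$, no infinite subsequence is quasi-random, so $(L,p)$ is exceptional.
\end{proposition}

\begin{proof}
By \eqref{eq:TS}, \eqref{eq:cut}, $S_k=S_{\nu-k}$ and $S_0=S_\nu=1$, we have $T_k(u,u,s)=c$ for $0\le k\le\nu$. Let $V=V_1\cup V_2$ be a partition with $|V|=n$ and $|V_1|=\lfloor n/2\rfloor$. For $x\ne y$ let $w(x,y)=u$ if $x,y$ are in the same class and $w(x,y)=s$ otherwise; let $w(x,x)=0$. Choose the edges $xy$ independently with probability $w(x,y)$, and let $G(x,y)$ be the adjacency indicator.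

Hoeffding's inequality states that a sum $\Sigma$ of independent centered random variables with ranges of lengths $\ell_j$ satisfies $\Pr(|\Sigma|\ge t)\le2\exp(-2t^2/\sum_j\ell_j^2)$. For fixed $X,Y\subseteq V$, group $\sum_{x\in X,y\in Y}(G-w)(x,y)$ by unordered pairs. Each pair occurs at most twice, so there are at most $n^2/2$ independent centered terms with $\ell_j\le2$, and for $t=2n^{3/2}$ the bound is $2e^{-4n}$. There are $4^n$ choices of $(X,Y)$ and $4^n\cdot2e^{-4n}<1$ for $n\ge1$. So we may fix a graph $G_n$ on $V$ with
\begin{equation}\label{eq:disc}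
\Bigl|\sum_{x\in X,\,y\in Y}(G_n-w)(x,y)\Bigr|\le2n^{3/2}\qquad\text{for all }X,Y\subseteq V,
\end{equation}
that is, $\|G_n-w\|_\square\le2n^{-1/2}$ for the uniform distribution on $V$.

Let $U\subseteq V$, $h_i=|U\cap V_i|$ and $h=h_1+h_2$. By Lemma~\ref{lem:count}, the sums of $\operatorname{ind}_{G_n}$ and of $\operatorname{ind}_w$ over $U^\nu$ differ by at most $2m\,n^{\nu-1/2}$. At most $m\,n^{\nu-1}$ tuples have a repeated entry, so the sums over tuples with distinct entries differ by $O(n^{\nu-1/2})$, uniformly in $U$. For $G_n$ this sum is the left side of \eqref{eq:hered}. For $w$, group the tuples by $K=\{i:x_i\in V_1\}$; a set $K$ of size $k$ arises from $(h_1)_k(h_2)_{\nu-k}$ tuples, so the sum is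
\[
\sum_k\binom\nu k(h_1)_k(h_2)_{\nu-k}\,T_k(u,u,s)=c\sum_k\binom\nu k(h_1)_k(h_2)_{\nu-k}=c\,(h)_\nu ,
\]
the last step because both sides count injective maps $V(L)\to U$. This proves \eqref{eq:hered}.

Take $Y=X$ in \eqref{eq:disc}: twice the number of edges in $X$ is $\sum_{x,y\in X}w(x,y)+O(n^{3/2})$. If $s=u$, this is $u|X|^2+O(n^{3/2})$ for all $X$. In general it is $u|V_1|^2+o(n^2)$ for $X=V_1$ and $\frac{u+s}2n^2+o(n^2)$ for $X=V$. An infinite $q$-quasi-random subsequence thus forces $q=u$ and $q=\frac{u+s}2$, hence $s=u$. Finally, if $(G_n)$ is split into at most two subsequences, one of them is infinite.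
\end{proof}

\subsection{Where to look for a solution}\label{sec:where}

Let $K$ be a uniformly random $k$-subset of $V(L)$. A given edge crosses the cut with probability $k(\nu-k)/m$, so
\begin{equation}\label{eq:mean}
\mathbb E\operatorname{cut}(K)=\rho\,k(\nu-k).
\end{equation}
For $k=1$ the cut is the degree $d_i$ of the chosen vertex, and for $k=2$
\begin{equation}\label{eq:paircut}
\operatorname{cut}(\{i,j\})=d_i+d_j-2\ \text{ if }ij\in E(L),\qquad \operatorname{cut}(\{i,j\})=d_i+d_j\ \text{ otherwise.}
\end{equation}
For $a,b>0$ write $a/b=\exp\theta$ and $\Lambda_k(\theta)=\frac1{k(\nu-k)}\log\mathbb E\exp(\theta\operatorname{cut}(K))$. Then $S_k(a,b)=1$ reads $\Lambda_k(\theta)=-\log b$. So \eqref{eq:cut} asks for a point $\theta\ne0$ at which the graphs of all $\Lambda_k$ meet. They always touch at $\theta=0$, since $\Lambda_k(0)=0$ and $\Lambda_k'(0)=\rho$ by \eqref{eq:mean}. For $\nu\in\{4,5\}$ there are only $\Lambda_1$ and $\Lambda_2$, and a second meeting point is forced as soon as their order near $0$ differs from their order at $\pm\infty$. Near $0$ the order is governed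 by $\Lambda_k''(0)=\operatorname{Var}\operatorname{cut}(K)/(k(\nu-k))$, and $\Lambda_k(\theta)/\theta$ tends to $\max\operatorname{cut}(K)/(k(\nu-k))$ as $\theta\to\infty$.

For regular $L$ the degrees have no variance and $\Lambda_1(\theta)=\rho\theta$ is the common tangent; this is the source of Theorem~\ref{thm:sharp}(1). To lift $\Lambda_1$ above $\Lambda_2$ near $0$ one wants unequal degrees, and to reverse the order at infinity one wants a pair with a large cut but no vertex of large degree. In $C_4\cup K_1$ the degrees are $2,2,2,2,0$. The four adjacent pairs of the cycle and the four pairs with the isolated vertex have cut $2$, and the two opposite pairs have cut $4$. Both variances equal $\frac{16}{25}$, so $\Lambda_1''(0)=\frac4{25}>\frac8{75}=\Lambda_2''(0)$, whereas the slopes at infinity are $\frac24<\frac46$. The graphs cross at some $\theta>0$, and the crossing can be computed.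

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
With $\alpha=a^2$ and $\beta=b^2$, the degrees and pair cuts just listed give
\[
5S_1=4a^2b^2+b^4=\beta(4\alpha+\beta),\qquad 5S_2=\tfrac12(8a^2b^4+2a^4b^2)=\alpha\beta(\alpha+4\beta).
\]
To see where the numbers in the theorem come from, solve $S_1=1$ for $\alpha=(5-\beta^2)/(4\beta)$. Then $S_2=1$ becomes $(5-\beta^2)(1+3\beta^2)=16\beta$, that is,
\[
3\beta^4-14\beta^2+16\beta-5=(\beta-1)^2(3\beta^2+6\beta-5)=0 .
\]
The double root is the trivial solution. The second factor has the positive root $\beta=2\tau-1$, because $3(\beta+1)^2=12\tau^2=8$.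

So let $\beta=2\tau-1$ and $\alpha=1+\tau=(\beta+3)/2$, as in the theorem. Using $3\beta^2+6\beta=5$,
\begin{gather*}
5S_1=\beta(3\beta+6)=5,\\
5S_2=\tfrac34\beta(\beta+3)(3\beta+1)=\tfrac34\beta(3\beta^2+10\beta+3)=\tfrac34\beta(4\beta+8)=3\beta^2+6\beta=5 .
\end{gather*}
It remains to realize $(a,b)$ by probabilities. Since $\frac12<\tau<1$, we have $a>1>b>0$, so $p=\frac{1-b}{a-b}\in(0,1)$. Put $u=p$ and $s=ap$. From $p(a-b)=1-b$ we get $1-s=b(1-p)>0$. Hence $s\in(0,1)$, $s/u=a$, $(1-s)/(1-u)=b$, and $s\ne u$ because $a\ne1$. Proposition~\ref{prop:construction} applies. Numerically $a\approx1.3478$ and $b\approx0.7956$, so $p\approx0.370$ and $s\approx0.499$.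
\end{proof}

\section{Every counterexample yields a solution of the cut equations}\label{sec:criterion}

The ``if'' part of Theorem~\ref{thm:criterion} is Proposition~\ref{prop:construction}. For the converse we must extract three numbers $u,v,s$ from an arbitrary sequence that witnesses that $(L,p)$ is exceptional. We pass to a limit object, in which \eqref{eq:hered} becomes an identity that holds at almost every point; we apply the identity to clusters of points, which behave like vertex classes; and we show that the two inner probabilities coincide.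

\subsection{The limit and the pointwise identity}

A \emph{graphon} is a symmetric measurable function $W:[0,1]^2\to[0,1]$. For a graph $G$ on $\{1,\dots,n\}$ let $I_i=(\frac{i-1}n,\frac in]$, and let $W_G$ be $1$ on $I_i\times I_j$ if $ij$ is an edge and $0$ otherwise. For an invertible measure-preserving map $\psi$ of $[0,1]$ put $W^\psi(x,y)=W(\psi(x),\psi(y))$. The \emph{cut distance} is $\delta_\square(W,W')=\inf_\psi\|W^\psi-W'\|_\square$. We use two facts.
\begin{itemize}
\item \emph{Compactness} (Lov\'asz and Szegedy \cite{LS}): every sequence of graphons $W_n$ has a subsequence along which $\delta_\square(W_n,W)\to0$ for some graphon $W$.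
\item \emph{Lebesgue's differentiation theorem}: if $F$ is bounded and measurable on $[0,1]^d$, then almost every $z$ is a Lebesgue point, which means that the average of $|F-F(z)|$ over the cube with center $z$ and side $2\delta$ tends to $0$ as $\delta\to0$.
\end{itemize}
Call $W$ a \emph{limit} of $(G_n)$ if $\delta_\square(W_{G_n},W)\to0$ along a subsequence. Counting in a vertex set does not record which vertex of $L$ goes where, so the hereditary condition carries information only about the symmetrization
\[
\Phi_W(x_1,\dots,x_\nu)=\frac1{\nu!}\sum_\pi\operatorname{ind}_W(x_{\pi(1)},\dots,x_{\pi(\nu)}),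
\]
where $\pi$ runs over the permutations of $\{1,\dots,\nu\}$.

\begin{lemma}\label{lem:pointwise}
If $(G_n)$ satisfies \eqref{eq:hered} and $W$ is a limit of $(G_n)$, then $\Phi_W=c$ almost everywhere on $[0,1]^\nu$.
\end{lemma}

\begin{proof}
Along the subsequence choose $\psi_n$ with $\|W_n-W\|_\square\to0$, where $W_n=W_{G_n}^{\psi_n}$. Let $A\subseteq[0,1]$ be measurable. It need not correspond to a set of vertices: it contains the fraction $\alpha_i=n\,|A\cap\psi_n^{-1}(I_i)|\in[0,1]$ of vertex $i$, and $\sum_i\alpha_i=n|A|$. We therefore round at random. Put each vertex $i$ into a set $U$ independently with probability $\alpha_i$. Because \eqref{eq:hered} is uniform in $U$, we may take expectations: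
\[
\sum_{\varphi}\operatorname{ind}_{G_n}(\varphi(1),\dots,\varphi(\nu))\prod_j\alpha_{\varphi(j)}=c\sum_{\varphi}\prod_j\alpha_{\varphi(j)}+o(n^\nu),
\]
both sums over injective $\varphi:V(L)\to V(G_n)$. Extending them to all maps $\varphi$ changes each side by at most $m\,n^{\nu-1}$ and turns the sums into $n^\nu\int_{A^\nu}\operatorname{ind}_{W_n}$ and $(n|A|)^\nu$. So $\int_{A^\nu}\operatorname{ind}_{W_n}\to c|A|^\nu$, and Lemma~\ref{lem:count} gives $\int_{A^\nu}\operatorname{ind}_W=c|A|^\nu$. As $A^\nu$ is invariant under permutations of the coordinates, $F=\Phi_W-c$ satisfies $\int_{A^\nu}F=0$ for every $A$.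

To pass from powers $A^\nu$ to products we polarize. Let $A_1,\dots,A_\nu$ be disjoint and $A_J=\bigcup_{i\in J}A_i$ for $J\subseteq\{1,\dots,\nu\}$. Then $A_J^\nu$ is the disjoint union of the boxes $A_{\chi(1)}\times\dots\times A_{\chi(\nu)}$ over all maps $\chi:\{1,\dots,\nu\}\to J$. In $\sum_J(-1)^{\nu-|J|}\int_{A_J^\nu}F$ the box of $\chi$ has coefficient $\sum_{J\supseteq\operatorname{im}\chi}(-1)^{\nu-|J|}$, which is $1$ if $\chi$ is a permutation and $0$ otherwise. Since $F$ is symmetric,
\[
\nu!\int_{A_1\times\dots\times A_\nu}F=\sum_J(-1)^{\nu-|J|}\int_{A_J^\nu}F=0 .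
\]
Almost every $z\in(0,1)^\nu$ has distinct coordinates and is a Lebesgue point of $F$. Small cubes around such a $z$ are products of disjoint intervals, so $F$ has average $0$ on them, and $F(z)=0$.
\end{proof}

\begin{lemma}\label{lem:nonconstant}
If $(G_n)$ satisfies \eqref{eq:hered} and is not the union of at most two quasi-random sequences, then $(G_n)$ has a limit that is not almost everywhere constant.
\end{lemma}

\begin{proof}
Suppose that every limit is almost everywhere equal to a constant. For such a constant $q$ we have $\Phi_q=f(q)$, so $q\in Q_p$ by Lemma~\ref{lem:pointwise}. A constant is unchanged by measure-preserving maps, so $\delta_\square(W_{G_n},q)=\|W_{G_n}-q\|_\square$. Let $\varepsilon_n=\min_{q\in Q_p}\|W_{G_n}-q\|_\square$. By compactness every subsequence has a further subsequence along which $\varepsilon_n\to0$; hence $\varepsilon_n\to0$. Assign $G_n$ to a $q\in Q_p$ that attains the minimum. If $X\subseteq V(G_n)$ spans $e(X)$ edges and $A=\bigcup_{i\in X}I_i$, then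
\[
\bigl|2e(X)-q|X|^2\bigr|=n^2\Bigl|\int_{A\times A}(W_{G_n}-q)\Bigr|\le\varepsilon_nn^2 .
\]
So each infinite class is $q$-quasi-random, and a finite class can be merged with the other class without harm. As $|Q_p|\le2$, this contradicts the hypothesis.
\end{proof}

\subsection{Clusters of points as vertex classes}

Take a Lebesgue point $(x,y)$ of $W$ and sample points near $x$ and near $y$. Between the two clusters $W$ is essentially the constant $W(x,y)$. Inside a cluster we have no control, because the diagonal is a null set and $(x,x)$ need not be a Lebesgue point. Ramsey's theorem repairs this: for all $M$ and $\nu$ there is an $r$ such that every coloring of the edges of $K_r$ with $M$ colors contains a monochromatic $K_\nu$, so a large cluster contains $\nu$ points whose mutual values nearly agree. The price is that we do not choose the inner values, and with two clusters they could both turn out equal to $W(x,y)$. We therefore use three clusters, one of which serves in two pairs with different cross values; its inner value cannot equal both.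

\begin{lemma}\label{lem:twotype}
Let $W$ be a graphon that is not almost everywhere constant and satisfies $\Phi_W=c$ almost everywhere. Then there are $u,v,s\in[0,1]$, not all equal, with $T_k(u,v,s)=c$ for $0\le k\le\nu$.
\end{lemma}

\begin{proof}
The set of $(x,y,z)$ with $W(x,y)\ne W(x,z)$ has positive measure. Otherwise $W(x,y)=g(x)$ for almost all $(x,y)$, where $g(x)=\int W(x,z)\,dz$; by symmetry $g(x)=g(y)$ for almost all $(x,y)$, and $W$ is almost everywhere constant. Choose such $x,y,z\in(0,1)$ for which $(x,y)$ and $(x,z)$ are Lebesgue points of $W$, and put $s_1=W(x,y)$ and $s_2=W(x,z)$, so $s_1\neq s_2$.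

Fix $M$, let $r$ be as in Ramsey's theorem, and sample $r$ independent uniform points from each of the intervals of radius $\delta$ around $x$, $y$ and $z$. Any $\nu$ of the $3r$ points have a joint density, so almost surely $\Phi_W=c$ on all of these finitely many $\nu$-tuples. A pair $(x',y')$ from the first two clusters is uniform on a square around $(x,y)$, so by Markov's inequality $\Pr(|W(x',y')-s_1|\ge1/M)$ is at most $M$ times the average of $|W-s_1|$ on that square, which tends to $0$ with $\delta$; the same holds for $x$, $z$ and $s_2$. There are $2r^2$ such pairs. For small $\delta$ we may therefore fix a sample on which $\Phi_W=c$ for all $\nu$-tuples, all pairs between the clusters of $x$ and $y$ have $|W-s_1|<1/M$, and all pairs between the clusters of $x$ and $z$ have $|W-s_2|<1/M$.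

Cover $[0,1]$ by $M$ intervals of length $1/M$ and color each pair inside a cluster by an interval that contains its $W$-value. Each cluster contains $\nu$ points whose mutual values lie within $1/M$ of one number; call these numbers $u_x^M,u_y^M,u_z^M\in[0,1]$. Evaluate $\Phi_W$ at $k$ of the chosen points near $x$ and $\nu-k$ of those near $y$. If the values of $W$ were exactly $u_x^M$, $u_y^M$ and $s_1$, the result would be $T_k(u_x^M,u_y^M,s_1)$, since the set of vertices of $L$ sent near $x$ by a random permutation is a uniform $k$-subset. A product of $m$ numbers in $[0,1]$ changes by at most $m/M$ when each changes by at most $1/M$. Hence $|T_k(u_x^M,u_y^M,s_1)-c|\le m/M$, and in the same way $|T_k(u_x^M,u_z^M,s_2)-c|\le m/M$. Let $M\to\infty$ along a subsequence on which the three numbers converge to $u_x,u_y,u_z$. As $T_k$ is a polynomial, $T_k(u_x,u_y,s_1)=T_k(u_x,u_z,s_2)=c$ for all $k$. One of $s_1,s_2$ differs from $u_x$, and the corresponding triple has the required property.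
\end{proof}

\subsection{The inner probabilities are equal}

The equations $T_\nu=T_0=c$ only say that $u,v\in Q_p$, and $Q_p$ may have two elements. The equations with one vertex, and then two vertices, on one side exclude $u\neq v$.

\begin{lemma}\label{lem:uv}
If $T_k(u,v,s)=c$ for $0\le k\le\nu$, then $u=v\in Q_p$.
\end{lemma}

\begin{proof}
We have $f(u)=T_\nu=c$ and $f(v)=T_0=c$, so $u,v\in Q_p\subset(0,1)$; here $c>0$ and $0<e<m$ are used. Suppose $u\ne v$. For $t\in(0,1)$ let
\[
H(t)=S_1\Bigl(\frac st,\frac{1-s}{1-t}\Bigr)=\frac1\nu\sum_{i}s^{d_i}(1-s)^{\nu-1-d_i}\,t^{-d_i}(1-t)^{-(\nu-1-d_i)} .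
\]
A class that receives one vertex contains no pair, so $T_1(u,v,s)=T_1(v,v,s)=f(v)H(v)$ and $T_{\nu-1}(u,v,s)=T_{\nu-1}(u,u,s)=f(u)H(u)$ by \eqref{eq:TS}. Thus $H(u)=H(v)=1$.

If $s=0$, only isolated vertices contribute and $H(t)=\kappa(1-t)^{-(\nu-1)}$; if $s=1$, only vertices of degree $\nu-1$ contribute and $H(t)=\kappa t^{-(\nu-1)}$. In both cases $\kappa>0$ because $H(u)=1$, so $H$ is strictly monotone, contrary to $H(u)=H(v)$.

Let $s\in(0,1)$. The logarithm of the $i$th term of $H$ has second derivative $d_i/t^2+(\nu-1-d_i)/(1-t)^2>0$. So each term is strictly convex, $H$ is strictly convex, and $H$ takes the value $1$ at most twice. But $H(s)=S_1(1,1)=1$ as well, so $s\in\{u,v\}$. By $T_k(u,v,s)=T_{\nu-k}(v,u,s)$ we may assume $s=v$. In $T_2(u,v,v)$ only the pair $K$ itself has probability $u$, and it is an edge of $L$ for a fraction $\rho$ of all pairs. So $T_2=c=f(v)$ reads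
\[
\rho\,\frac uv+(1-\rho)\,\frac{1-u}{1-v}=1 .
\]
Since $u\ne v$, the two ratios differ, and since $0<\rho<1$, the weighted inequality of arithmetic and geometric means is strict. The left side therefore exceeds $(\frac uv)^\rho(\frac{1-u}{1-v})^{1-\rho}=(f(u)/f(v))^{1/m}=1$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:criterion}]
Let $(L,p)$ be exceptional, witnessed by $(G_n)$. By Lemmas~\ref{lem:nonconstant} and~\ref{lem:pointwise} there is a graphon $W$, not almost everywhere constant, with $\Phi_W=c$ almost everywhere. Lemma~\ref{lem:twotype} gives $u,v,s$, not all equal, with $T_k(u,v,s)=c$ for all $k$. By Lemma~\ref{lem:uv}, $u=v\in Q_p$, so $s\ne u$, and \eqref{eq:TS} gives \eqref{eq:cut}. The converse is Proposition~\ref{prop:construction}.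
\end{proof}

\section{The cut equations: regular graphs, four vertices, finiteness}\label{sec:equations}

From now on $\nu\ge4$, so \eqref{eq:cut} contains $S_1=1$ and $S_2=1$; no other equation will be used. A \emph{solution for $L$} is a pair $(u,s)\in(0,1)\times[0,1]$ with $s\ne u$ that satisfies \eqref{eq:cut}; we always write $a=s/u$ and $b=(1-s)/(1-u)$. The notion does not involve $p$. Since $u\in Q_p$ if and only if $p\in Q_u$, Theorem~\ref{thm:criterion} says:
\begin{equation}\label{eq:union}
\text{the set of exceptional }p\text{ is the union of the sets }Q_u\text{ over all solutions }(u,s)\text{ for }L .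
\end{equation}

\begin{lemma}\label{lem:basic}
Let $(u,s)$ be a solution for $L$.
\begin{enumerate}
\item[(a)] $a,b\ge0$, $ua+(1-u)b=1$, and $a\ne1$, $b\ne1$, $a\ne b$.
\item[(b)] The solution is determined by the ratio $(a:b)$.
\item[(c)] $(1-u,1-s)$ is a solution for the complement $\overline L$. Moreover $\{1-q:q\in Q_u\}$ is the set $Q_{1-u}$ formed for $\overline L$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The identity is $s+(1-s)=1$. Each of $a=1$, $b=1$ and $a=b$, the last being $s(1-u)=u(1-s)$, gives $s=u$.

(b) If $(a',b')=\lambda(a,b)$ with $\lambda>0$ comes from another solution, then $1=S_1(a',b')=\lambda^{\nu-1}$, so $\lambda=1$. By (a), $u=\frac{1-b}{a-b}$ and $s=au$.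

(c) Complementation replaces $\operatorname{cut}(K)$ by $k(\nu-k)-\operatorname{cut}(K)$, so $S_k^{\overline L}(b,a)=S_k^L(a,b)$, and $(1-u,1-s)$ has parameters $(b,a)$. The function $f$ of $\overline L$ is $t\mapsto f(1-t)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(1)]
By \eqref{eq:union} we must show that there is no solution. Suppose there is one.

\emph{Regular graphs.} Let $L$ be $d$-regular, so $d=(\nu-1)\rho$ and $0<d<\nu-1$. Then $S_1=a^db^{\nu-1-d}=1$ gives $a,b>0$ and $a^\rho b^{1-\rho}=1$. By \eqref{eq:mean} the mean cut of a pair is $2(\nu-2)\rho$, so the geometric mean of the terms of $S_2$ is $(a^\rho b^{1-\rho})^{2(\nu-2)}=1$. By \eqref{eq:paircut} edges have cut $2d-2$ and non-edges have cut $2d$. Both occur and $a\ne b$, so the terms are not all equal, and their arithmetic mean $S_2$ exceeds $1$.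

\emph{Four vertices.} The graphs on four vertices other than the empty graph and $K_4$ are $K_2\cup2K_1$ (one edge), $2K_2$ and $P_3\cup K_1$ (two edges), $K_{1,3}$, its complement $K_3\cup K_1$ and $P_4$ (three edges), and the complements of the graphs with at most two edges. The graph $2K_2$ is regular, so by Lemma~\ref{lem:basic}(c) four cases remain. A pair and its complement have the same cut, so $3S_2$ is a sum over the three ways to split the vertices into two pairs. We use $t^4-4t+3=(t-1)^2(t^2+2t+3)$, whose only real root is $1$.
\begin{itemize}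
\item $K_2\cup2K_1$: degrees $1,1,0,0$, cuts $0,1,1$. The equations are $b^2(a+b)=2$ and $b^3(b+2a)=3$. Substituting $a=2/b^2-b$ gives $4b-b^4=3$, so $b=1$.
\item $P_3\cup K_1$: degrees $2,1,1,0$, cuts $2,1,1$. The equations are $b(a+b)^2=4$ and $ab^2(a+2b)=3$. With $t=\sqrt b$ we have $a+b=2/t$, so $3=t^4(2/t-t^2)(2/t+t^2)=4b-b^4$ and $b=1$.
\item $K_{1,3}$: degrees $3,1,1,1$, cuts $2,2,2$. The equations are $a^3+3ab^2=4$ and $a^2b^2=1$. So $a^3+3/a=4$, that is $a^4-4a+3=0$, and $a=1$.
\item $P_4$: degrees $1,2,2,1$, cuts $1,2,3$. The equations are $ab(a+b)=2$ and $ab(a^2+ab+b^2)=3$. With $t=ab$ the second is $t(4/t^2-t)=3$, that is $(t-1)(t^2+t+4)=0$. So $ab=1$, $a+b=2$, $(a-b)^2=0$ and $a=b$.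
\end{itemize}
Each case contradicts Lemma~\ref{lem:basic}(a). In the first three cases the elimination runs as for $C_4\cup K_1$, with the double root at the trivial solution, but the remaining quadratic factor has no real root.
\end{proof}

For the finiteness statement we eliminate the scale. The form
\[
\Psi=S_1^{\,2(\nu-2)}-S_2^{\,\nu-1}
\]
is homogeneous of degree $2(\nu-1)(\nu-2)$ and vanishes at $(a,b)$ for every solution. It bounds the number of solutions only if it is not identically zero, and this takes an argument.

\begin{lemma}\label{lem:Psi}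
$\Psi\not\equiv0$.
\end{lemma}

\begin{proof}
Suppose $\Psi\equiv0$ and put $B_k(x)=S_k(x,1)$, so $B_1^{2(\nu-2)}=B_2^{\nu-1}$ in $\mathbb R[x]$. Let $g=\gcd(\nu-1,2(\nu-2))=\gcd(\nu-1,2)\in\{1,2\}$. If an irreducible polynomial divides $B_1$ and $B_2$ with multiplicities $\mu_1,\mu_2$, then $\mu_1\cdot\frac{2(\nu-2)}g=\mu_2\cdot\frac{\nu-1}g$ with coprime fractions, so $\mu_1=\mu\frac{\nu-1}g$ and $\mu_2=\mu\frac{2(\nu-2)}g$ for an integer $\mu$. Hence $B_1$ and $B_2$ are constant multiples of $R^{(\nu-1)/g}$ and $R^{2(\nu-2)/g}$ for some $R\in\mathbb R[x]$. As $B_k(1)=1$, we may normalize $R(1)=1$, and then both constants are $1$. From $\deg B_1\le\nu-1$ we get $\deg R\le g$.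

The coefficient of $x^j$ in $B_1$ is the fraction of vertices of degree $j$. So $B_1\ne1$ and $B_1\ne x^{\nu-1}$, because $L$ is neither empty nor complete, and the coefficients of $x^0$ and $x^{\nu-1}$ are not both nonzero, because an isolated vertex and a vertex of degree $\nu-1$ cannot coexist.

If $g=1$, then $R=\alpha x+\beta$ and $B_1=R^{\nu-1}$. The last remark gives $\alpha\beta=0$, so $R=1$ or $R=x$, and both are excluded.

If $g=2$, then $\nu=2h+1$ with $h\ge2$, $B_1=R^h$, $B_2=R^{2h-1}$ and $R=\alpha x^2+\beta x+\gamma$ with $\alpha\gamma=0$. Complementation exchanges the arguments of $\Psi$ and replaces $R(x)$ by $x^2R(1/x)$, so we may assume $\gamma=0$ and $\alpha+\beta=1$. If $\beta=0$, then $B_1=x^{\nu-1}$. If $\alpha=0$, then $B_1=x^h$ and $B_2=x^{2h-1}$, so $L$ is $h$-regular and all pairs have cut $2h-1$, whereas \eqref{eq:paircut} allows only $2h$ and $2h-2$. Let $\alpha\beta\ne0$. The coefficients $\alpha^h$ of $x^{2h}$ and $h\alpha^{h-1}\beta$ of $x^{2h-1}$ in $B_1$ are nonzero, hence positive rational numbers. Their ratio $h\beta/\alpha$ is positive and rational, and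 with $\alpha+\beta=1$ this makes $\alpha$ a rational number in $(0,1)$. Write $\alpha=t'/t$ in lowest terms, $t\ge2$. The number $\nu\alpha^h$ of vertices of degree $\nu-1$ is an integer, so $t^h$ divides $2h+1$. For $h\ge3$ this fails because $t^h\ge2^h>2h+1$, and for $h=2$ because $5$ is squarefree.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(2)]
At $x=1$ we have $S_1(x,1)=S_2(x,1)=1$, and by \eqref{eq:mean} the derivatives in $x$ are $(\nu-1)\rho$ and $2(\nu-2)\rho$. So $\Psi(x,1)$ vanishes at $x=1$, and so does its derivative $2(\nu-2)(\nu-1)\rho-(\nu-1)\,2(\nu-2)\rho$. Thus $(a-b)^2$ divides $\Psi$. A nonzero binary form is a product over $\mathbb C$ of as many linear forms as its degree, and each linear form vanishes at one ratio. By Lemma~\ref{lem:Psi}, $\Psi$ vanishes at no more than $2(\nu-1)(\nu-2)-2=2(\nu^2-3\nu+1)$ ratios other than $(1:1)$. By Lemma~\ref{lem:basic}(a),(b) there are at most that many solutions, and by \eqref{eq:union} each contributes at most two values of $p$.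
\end{proof}

\section{Graphs on five vertices}\label{sec:five}

Let $\nu=5$. Now \eqref{eq:cut} consists of $S_1=S_2=1$, and eliminating the scale loses nothing. Put
\[
\sigma_1(x)=5S_1(x,1)=\sum_ix^{d_i},\qquad \sigma_2(x)=10S_2(x,1)=\sum_{\{i,j\}}x^{\operatorname{cut}(\{i,j\})},\qquad \Delta=4\sigma_1^3-5\sigma_2^2 .
\]
Since $\Delta=500\,(S_1(x,1)^3-S_2(x,1)^2)$, the zeros of $\Delta$ at $x=\exp\theta$ are the points with $\Lambda_1(\theta)=\Lambda_2(\theta)$.

\begin{lemma}\label{lem:Delta}
Let $\nu=5$ and $e(L)\le5$. Then $(u,s)\mapsto a/b$ is a bijection from the solutions for $L$ onto the zeros of $\Delta$ in $(0,\infty)\setminus\{1\}$.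
\end{lemma}

\begin{proof}
Take a solution. If $b=0$, then $S_2(a,0)=1$ requires a pair with cut $6$, which is impossible with at most five edges. So $b>0$, and with $x=a/b\ne1$ we have $b^4S_1(x,1)=1=b^6S_2(x,1)$, whence $\Delta(x)=0$. If $x=0$, then $\sigma_1(0)>0$ is the number of isolated vertices, which is at most $3$, and $4\sigma_1(0)^3=5\sigma_2(0)^2$ in integers forces $5\mid\sigma_1(0)$, a contradiction. So $x\in(0,\infty)\setminus\{1\}$. The map is injective by Lemma~\ref{lem:basic}(b).

Conversely let $x>0$, $x\ne1$, $\Delta(x)=0$. Put $y=S_1(x,1)$, $b=y^{-1/4}$ and $a=xb$. Then $S_1(a,b)=b^4y=1$, and $S_2(a,b)=b^6y^{3/2}=1$ because $S_2(x,1)$ is positive with square $y^3$. The number $y$ is the average of the $x^{d_i}$, and the degrees are neither all $0$ nor all $4$, so $y$ lies strictly between $1$ and $x^4$. For $x>1$ this gives $b<1<a$, and for $x<1$ it gives $a<1<b$. In both cases $u=\frac{1-b}{a-b}\in(0,1)$. Put $s=au>0$; then $1-s=b(1-u)>0$ and $s\ne u$, so $(u,s)$ is a solution with parameters $(a,b)$.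
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(3)]
By Lemma~\ref{lem:basic}(c) it suffices to treat the graphs with one to four edges and one graph from each complementary pair with five edges.

\emph{The list.} With one or two edges we have $K_2\cup3K_1$, $P_3\cup2K_1$ and $2K_2\cup K_1$. Three edges form $K_3$, $K_{1,3}$, $P_4$ or $P_3\cup K_2$. A graph with four edges is a tree ($K_{1,4}$, $P_5$ or the chair), or $C_4\cup K_1$, or a triangle with one further edge: $K_3\cup K_2$, or $\text{paw}\cup K_1$, where the paw is a triangle with a pendant edge. A connected graph with five edges has exactly one cycle. It is $C_5$, the banner, or a triangle with two further vertices, which are attached to the same vertex (the \emph{cricket}, $K_{1,4}$ plus an edge), to different vertices (the \emph{bull}), or as a pendant path of length $2$. The only disconnected one is $K_4^-\cup K_1$, with $K_4^-$ being $K_4$ minus an edge, since a split into three and two vertices carries at most four edges. The cricket has a vertex of degree $4$, so its complement has an isolated vertex and is $K_4^-\cup K_1$.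 The banner with cycle $1234$ and edge $15$ has complement with edges $24,25,45,53,31$, the triangle with a pendant path. This leaves the seventeen graphs of Table~\ref{tab:sigma}, where $\sigma_1$ is read off from the degrees and $\sigma_2$ from \eqref{eq:paircut}.

\begin{table}[ht]
\centering\small
\begin{tabular}{lll}
\hline
$L$ & $\sigma_1$ & $\sigma_2$\\
\hline
$K_2\cup3K_1$ & $2x+3$ & $6x+4$\\
$P_3\cup2K_1$ & $x^2+2x+2$ & $3x^2+6x+1$\\
$2K_2\cup K_1$ & $4x+1$ & $4x^2+4x+2$\\
$K_3\cup2K_1$ & $3x^2+2$ & $9x^2+1$\\
$K_{1,3}\cup K_1$ & $x^3+3x+1$ & $x^3+6x^2+3x$\\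
$P_4\cup K_1$ & $2x^2+2x+1$ & $2x^3+4x^2+4x$\\
$P_3\cup K_2$ & $x^2+4x$ & $2x^3+5x^2+2x+1$\\
$K_{1,4}$ & $x^4+4x$ & $4x^3+6x^2$\\
$C_4\cup K_1$ & $4x^2+1$ & $2x^4+8x^2$\\
$\text{paw}\cup K_1$ & $x^3+2x^2+x+1$ & $5x^3+4x^2+x$\\
$K_3\cup K_2$ & $3x^2+2x$ & $6x^3+3x^2+1$\\
$P_5$ & $3x^2+2x$ & $x^4+4x^3+3x^2+2x$\\
chair & $x^3+x^2+3x$ & $x^4+3x^3+5x^2+x$\\
$C_5$ & $5x^2$ & $5x^4+5x^2$\\
bull & $2x^3+x^2+2x$ & $3x^4+4x^3+3x^2$\\
cricket & $x^4+2x^2+2x$ & $2x^4+6x^3+2x^2$\\
banner & $x^3+3x^2+x$ & $x^5+x^4+5x^3+3x^2$\\
\hline
\end{tabular}
\caption{Generating polynomials of the degrees ($\sigma_1$) and of the cuts of pairs ($\sigma_2$).}\label{tab:sigma}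
\end{table}

\emph{The computation.} As for $\Psi$, the factor $(x-1)^2$ always divides $\Delta$. Write $\Delta=\kappa\,(x-1)^2D(x)$ with a monomial $\kappa$. Dividing a polynomial with root $1$ by $x-1$ replaces its list of coefficients, from the highest degree down, by the list of partial sums with the final $0$ deleted. We carry this out for the chair. Let its center $1$ be adjacent to $2,3,4$, and let $4$ be adjacent to $5$; the degrees are $3,1,1,2,1$. The pair $15$ has cut $4$, the pairs $14,24,34$ have cut $3$, the pairs $12,13,23,25,35$ have cut $2$, and $45$ has cut $1$. Then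
\begin{align*}
4\sigma_1^3/x^2&=4x(x^2+x+3)^3 &&\text{has coefficients } 4,12,48,76,144,108,108,0,\\
5\sigma_2^2/x^2&=5(x^3+3x^2+5x+1)^2 &&\text{has coefficients } 0,5,30,95,160,155,50,5,
\end{align*}
so $\Delta/x^2$ has coefficients $4,7,18,-19,-16,-47,58,-5$. The partial sums are $4,11,29,10,-6,-53,5,0$, and the partial sums of $4,11,29,10,-6,-53,5$ are $4,15,44,54,48,-5,0$. Hence $D=4x^5+15x^4+44x^3+54x^2+48x-5$. Table~\ref{tab:Delta} gives the expansion and the quotient for every graph.

\begin{table}[ht]
\centering\small
\begin{tabular}{llll}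
\hline
$L$ & $\kappa$ & coefficients of $\Delta/\kappa$ & coefficients of $D$\\
\hline
$K_2\cup3K_1$ & $4$ & $8,-9,-6,7$ & $8,7$\\
$P_3\cup2K_1$ & $1$ & $4,24,27,-52,-66,36,27$ & $4,32,87,90,27$\\
$2K_2\cup K_1$ & $-16$ & $5,-6,-2,2,1$ & $5,4,1$\\
$K_3\cup2K_1$ & $27$ & $4,0,-7,0,2,0,1$ & $4,8,5,2,1$\\
$K_{1,3}\cup K_1$ & $1$ & $4,0,36,7,48,-138,-60,63,36,4$ & $4,8,48,95,190,147,44,4$\\
$P_4\cup K_1$ & $4$ & $3,4,-4,-8,-2,6,1$ & $3,10,13,8,1$\\
$P_3\cup K_2$ & $-1$ & $16,52,-27,-136,70,20,5$ & $16,84,125,30,5$\\
$K_{1,4}$ & $4x^3$ & $1,0,0,12,0,0,28,-60,-45,64$ & $1,2,3,16,29,42,83,64$\\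
$C_4\cup K_1$ $(*)$ & $-4$ & $5,0,-24,0,32,0,-12,0,-1$ & $5,10,-9,-28,-15,-2,-1$\\
$\text{paw}\cup K_1$ & $1$ & $4,24,60,-33,-92,-34,24,31,12,4$ & $4,32,120,175,138,67,20,4$\\
$K_3\cup K_2$ & $-1$ & $72,-36,-99,28,30,0,5$ & $72,108,45,10,5$\\
$P_5$ & $-x^2$ & $5,40,2,-76,-19,28,20$ & $5,50,97,68,20$\\
chair $(*)$ & $x^2$ & $4,7,18,-19,-16,-47,58,-5$ & $4,15,44,54,48,-5$\\
$C_5$ & $-125x^4$ & $1,0,-2,0,1$ & $1,2,1$\\
bull & $x^3$ & $32,3,0,-70,0,3,32$ & $32,67,102,67,32$\\
cricket & $4x^3$ & $1,0,6,6,7,-6,-35,-6,19,8$ & $1,2,9,22,42,56,35,8$\\
banner $(*)$ & $-x^3$ & $5,6,19,-40,-25,30,9,-4$ & $5,16,46,36,1,-4$\\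
\hline
\end{tabular}
\caption{The factorization $\Delta=4\sigma_1^3-5\sigma_2^2=\kappa\,(x-1)^2D(x)$. Coefficients run from the highest degree down to the constant term; the last column arises from the third by taking partial sums twice. The rows marked $(*)$ are those in which $D$ has a negative coefficient.}\label{tab:Delta}
\end{table}

\emph{The zeros.} In the fourteen unmarked rows all coefficients of $D$ are positive, so $\Delta$ has no zero in $(0,\infty)\setminus\{1\}$. By Lemma~\ref{lem:Delta}, Lemma~\ref{lem:basic}(c) and \eqref{eq:union}, no $p$ is exceptional for these graphs or their complements. In each marked row $D$ has exactly one positive zero, and it is not $1$. For $C_4\cup K_1$ we have $D=(x+1)^2(5x^4-14x^2-1)$, and the quadratic $5y^2-14y-1$ has the single positive root $y=\frac{7+3\sqrt6}5\neq1$. For the chair and the banner all nonconstant coefficients are positive, so $D$ increases on $(0,\infty)$, and $D(0)<0<D(1)$. So each of these three graphs has exactly one solution $(u_0,s_0)$, and by \eqref{eq:union} its exceptional set is $Q_{u_0}$. By Lemma~\ref{lem:basic}(c)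 each complement has exactly one solution $(1-u_0,1-s_0)$, and its exceptional set is its own $Q_{1-u_0}$. The six graphs are distinct: $C_4\cup K_1$ and the chair have four edges, their complements have six, and the complement of the banner contains a triangle while the banner does not.
\end{proof}

For $C_4\cup K_1$ the unique solution is the one found in Section~\ref{sec:where}, so $u_0$ is the number $p\approx0.370$ of Theorem~\ref{thm:counter}. It differs from $\rho=\frac25$, so this graph has exactly two exceptional values of $p$.

\begin{thebibliography}{9}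
\bibitem{LS} Lov\'asz and Szegedy, \emph{Szemer\'edi's lemma for the analyst}, 2007.
\bibitem{conj} doi:10.1017/S0963548303005613,\\ \texttt{https://api.crossref.org/works/10.1017\%2FS0963548303005613}.
\end{thebibliography}
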